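\title{An infinite cardinal $\mathfrak n$ with $2^{2^{\mathfrak n}}<(2^{2^{\mathfrak n}})^2$}

\begin{abstract}
L\"auchli proved in ZF that a cardinal $\mathfrak n$ is finite if and only if $2^{2^{\mathfrak n}}<2^{2^{\mathfrak n}}\cdot 2$, and asked whether ZF also proves that $\mathfrak n$ is finite if and only if $2^{2^{\mathfrak n}}<(2^{2^{\mathfrak n}})^2$. We show that it does not: if ZF is consistent, then so is ZF together with an infinite cardinal $\mathfrak n$ such that $(2^{2^{\mathfrak n}})^r\not\le(2^{2^{\mathfrak n}})^l$ whenever $r>l$ are natural numbers. The example comes from a permutation model in which the subsets of the set of urelements, taken modulo finite sets, form an atomless Boolean algebra that carries a family of generic colorings. A finite counting argument excludes the injections, and the Jech--Sochor theorem transfers the result to ZF. We also prove in ZF that the equality $2^{2^{\mathfrak n}}=(2^{2^{\mathfrak n}})^2$ does hold when $\mathfrak n$ is Dedekind-infinite and when the subsets modulo finite sets have a system of representatives.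
\end{abstract}

\section{The problem and the results}\label{sec:intro}

We work in ZF, without the Axiom of Choice. For sets $A,B$ we write $|A|\le|B|$ if there is an injection $A\to B$, $|A|=|B|$ if there is a bijection, and $|A|<|B|$ if $|A|\le|B|$ but $|A|\ne|B|$. Sums, products and powers of cardinals are given by disjoint unions, Cartesian products and sets of functions; in particular $2^{|A|}=|P(A)|$. The usual laws such as $2^{\mathfrak a+\mathfrak b}=2^{\mathfrak a}\cdot2^{\mathfrak b}$ and $(2^{\mathfrak a})^{\mathfrak b}=2^{\mathfrak a\cdot\mathfrak b}$ come from explicit bijections and hold in ZF, and so does the Cantor--Bernstein theorem: $\mathfrak a\le\mathfrak b\le\mathfrak a$ implies $\mathfrak a=\mathfrak b$. A cardinal is \emph{finite} if it is the cardinality of a natural number, and \emph{infinite} otherwise.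

A natural number $\mathfrak m\ge2$ satisfies $\mathfrak m<\mathfrak m\cdot2$ and $\mathfrak m<\mathfrak m^2$, whereas under the Axiom of Choice every infinite $\mathfrak m$ satisfies $\mathfrak m=\mathfrak m\cdot2=\mathfrak m^2$. So with Choice either strict inequality detects finiteness. Without Choice one can hope to recover such a test by applying it not to $\mathfrak n$ itself but to an iterated power of $\mathfrak n$, where there is more room for explicit bijections. L\"auchli proved in 1961 that in ZF
\[
\mathfrak n\text{ is finite}\iff 2^{2^{\mathfrak n}}<2^{2^{\mathfrak n}}\cdot2 .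
\]
One level higher this gives a test with squares: if $\mathfrak n$ is infinite, then $(2^{2^{2^{\mathfrak n}}})^2=2^{2^{2^{\mathfrak n}}\cdot2}=2^{2^{2^{\mathfrak n}}}$, so $\mathfrak n$ is finite if and only if $2^{2^{2^{\mathfrak n}}}<(2^{2^{2^{\mathfrak n}}})^2$. The following problem of L\"auchli, stated in \cite{MO}, asks whether the third exponentiation can be saved.

\begin{quote}
\textbf{Problem.} Does ZF prove that, for every cardinal $\mathfrak n$, $\mathfrak n$ is finite if and only if $2^{2^{\mathfrak n}}<(2^{2^{\mathfrak n}})^2$?
\end{quote}

If $\mathfrak n$ is finite, then $2^{2^{\mathfrak n}}\ge2$ is a natural number and the strict inequality holds. The question is therefore whether $2^{2^{\mathfrak n}}=(2^{2^{\mathfrak n}})^2$ for all infinite $\mathfrak n$. A positive answer would strengthen L\"auchli's theorem, since $\mathfrak m\le\mathfrak m\cdot2\le\mathfrak m^2$ for $\mathfrak m\ge2$. Because $(2^{2^{\mathfrak n}})^2=2^{2^{\mathfrak n}\cdot2}=2^{2^{\mathfrak n+1}}$, the question can also be read as follows: can the addition of a single point to an infinite set $A$ enlarge $P(P(A))$? Put this way, one might well guess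 that it cannot, and ZF confirms the guess in many cases. For a set $A$ let $\mathrm{fin}(A)$ be the set of finite subsets of $A$, let $\mathrm{fin}(\mathfrak n)=|\mathrm{fin}(A)|$ for $\mathfrak n=|A|$, and let $P(A)/\mathrm{fin}(A)$ be the set of classes of subsets of $A$ modulo finite symmetric difference. A \emph{system of representatives} is a function that picks a member from each class.

\begin{theorem}[ZF]\label{thm:zf}
Let $A$ be infinite and $\mathfrak n=|A|$.
\begin{enumerate}
\item[(1)] $2^{2^{\mathfrak n}}\cdot(2^{\mathrm{fin}(\mathfrak n)})^{\aleph_0}=2^{2^{\mathfrak n}}$.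
\item[(2)] If $P(A)/\mathrm{fin}(A)$ has a system of representatives, for instance if it is finite, then $2^{2^{\mathfrak n}}=(2^{2^{\mathfrak n}})^{\aleph_0}$.
\item[(3)] If $\mathfrak n=\mathfrak n+1$, then $2^{2^{\mathfrak n}}=(2^{2^{\mathfrak n}})^2$.
\end{enumerate}
\end{theorem}

Recall that $\mathfrak n$ is \emph{Dedekind-infinite} if $\aleph_0\le\mathfrak n$, and \emph{Dedekind-finite} otherwise.

\begin{corollary}[ZF]\label{cor:zf}
If $\mathfrak n=|A|$ is infinite and $2^{2^{\mathfrak n}}<(2^{2^{\mathfrak n}})^2$, then $\mathfrak n$ is Dedekind-finite and $P(A)/\mathrm{fin}(A)$ has no system of representatives.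
\end{corollary}

Nevertheless the answer to the Problem is negative, in a strong form.

\begin{theorem}\label{thm:main}
If ZF is consistent, then so is ZF together with the statement: there is an infinite cardinal $\mathfrak n$ such that $(2^{2^{\mathfrak n}})^{r}\not\le(2^{2^{\mathfrak n}})^{l}$ for all natural numbers $r>l$. For such $\mathfrak n$ we have
\[
2^{2^{\mathfrak n}}<(2^{2^{\mathfrak n}})^2<(2^{2^{\mathfrak n}})^3<\cdots .
\]
\end{theorem}

The displayed chain follows from the first assertion because $\mathfrak m^l\le\mathfrak m^r$ whenever $\mathfrak m\ne0$ and $l\le r$. Its first inequality shows that the equivalence in the Problem is not provable in ZF, provided ZF is consistent.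

Theorem~\ref{thm:zf} is proved in Section~\ref{sec:zf}. It is not used in the proof of Theorem~\ref{thm:main}, but it shows what a counterexample has to avoid. Section~\ref{sec:idea} recalls permutation models and carries out the main argument in its smallest case, which isolates the homogeneity property that the model must have. The model is built in Sections~\ref{sec:colorings} and~\ref{sec:model}, the general counting argument is in Section~\ref{sec:count}, and Section~\ref{sec:transfer} removes the urelements.

\section{Coding by finite sets}\label{sec:zf}

Throughout this section $A$ is an infinite set and $[A]^k$ is the set of its $k$-element subsets. The core of Theorem~\ref{thm:zf} is that $P(\mathrm{fin}(A))$ absorbs countably many copies of itself.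

\begin{lemma}[L\"auchli's Lemma]\label{lem:lauchli}
For infinite $A$, $|P(\omega\times\mathrm{fin}(A))|=|P(\mathrm{fin}(A))|$.
\end{lemma}

The set $\mathrm{fin}(A)$ is divided into the levels $[A]^k$. To pack countably many subsets of $\mathrm{fin}(A)$ into one, we would like to move a given $T\subseteq[A]^k$ to a higher level of our choosing, by an explicit rule and without loss of information. For $n\ge k$ the natural candidate is
\[
\operatorname{up}_n(T)=\{y\in[A]^n:\ z\subseteq y\text{ for some }z\in T\}.
\]
This map need not be injective. What can be read off from $\operatorname{up}_n(T)$ is the set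
\[
\operatorname{cl}_n(T)=\{x\in[A]^k:\ y\in\operatorname{up}_n(T)\text{ for every }y\in[A]^n\text{ with }x\subseteq y\},
\]
which contains $T$. The remedy is to record the error $\operatorname{cl}_n(T)\setminus T$ on another level in the same way, then the error of that record, and so on. Given $T\subseteq[A]^k$ and numbers $n_0,\dots,n_k\ge k$, put
\begin{equation}\label{eq:errors}
T_0=T,\qquad T_{i+1}=\operatorname{cl}_{n_i}(T_i)\setminus T_i\quad(i\le k).
\end{equation}

\begin{example}\label{ex:k1}
Let $k=1$ and regard $T\subseteq[A]^1$ as a subset of $A$. Then $\operatorname{up}_n(T)$ consists of the $n$-element sets that meet $T$. If $A\setminus T$ has at least $n$ elements, every $a\notin T$ lies in an $n$-element set disjoint from $T$, so $\operatorname{cl}_n(T)=T$. If $A\setminus T$ has fewer than $n$ elements, every $n$-element set meets $T$, so $\operatorname{cl}_n(T)=A$. Hence $T_1$ is either empty or equal to the finite set $A\setminus T$. In both cases $A\setminus T_1$ is infinite, so $\operatorname{cl}_{n_1}(T_1)=T_1$ and $T_2=\emptyset$. The two sets $\operatorname{up}_{n_0}(T_0)$ and $\operatorname{up}_{n_1}(T_1)$ thus determine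 first $T_1$ and then $T=\operatorname{cl}_{n_0}(T_0)\setminus T_1$.
\end{example}

In general the process stops after $k+1$ steps. The proof uses the finite Ramsey theorem, a theorem of ZF: for all natural numbers $a,b$ there is $R$ such that for every partition of the $a$-element subsets of an $R$-element set $Y$ into two parts, some $b$-element subset of $Y$ has all its $a$-element subsets in the same part.

\begin{lemma}\label{lem:stop}
In \eqref{eq:errors} we have $T_{k+1}=\emptyset$.
\end{lemma}

\begin{proof}
Suppose $x\in T_{k+1}$. For each $u\subseteq x$ and $i\le k+1$, partition the sets $v\in[A\setminus x]^{k-|u|}$ according to whether $u\cup v\in T_i$. These are finitely many partitions. The infinite set $A\setminus x$ has finite subsets of every size; starting with a large one and applying Ramsey's theorem to the partitions one after another, we obtain a finite $M\subseteq A\setminus x$ with $|M|\ge\max_i n_i\ge k$ such that, for all $u\subseteq x$ and $i\le k+1$, either $u\cup v\in T_i$ for all $v\in[M]^{k-|u|}$ or for none. In the first case call $u$ \emph{$i$-good}.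

The set $x$ is $(k+1)$-good, since $v=\emptyset$ is the only set to consider. We show that for $i\le k$ every $(i+1)$-good set $u$ has a proper subset that is $i$-good. Take $v\in[M]^{k-|u|}$ and $z=u\cup v\in T_{i+1}$. As $k\le n_i\le|u\cup M|$, there is $y$ with $z\subseteq y\subseteq u\cup M$ and $|y|=n_i$. Since $z\in\operatorname{cl}_{n_i}(T_i)$, the set $y$ contains some $z'\in T_i$. Write $z'=u'\cup v'$ with $u'\subseteq u$ and $v'\in[M]^{k-|u'|}$. By the choice of $M$, the set $u'$ is $i$-good. If $u'=u$, then $z=u\cup v\in T_i$, which is impossible because $T_i\cap T_{i+1}=\emptyset$. So $u'\subsetneq u$.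

Starting from $u_{k+1}=x$ we obtain a chain $u_{k+1}\supsetneq u_k\supsetneq\dots\supsetneq u_0$ with $k+1$ strict inclusions inside a set with $k$ elements, a contradiction.
\end{proof}

\begin{proof}[Proof of Lemma~\ref{lem:lauchli}]
In \eqref{eq:errors}, $\operatorname{up}_{n_i}(T_i)$ determines $\operatorname{cl}_{n_i}(T_i)$, and $T_i=\operatorname{cl}_{n_i}(T_i)\setminus T_{i+1}$ because $T_i\subseteq\operatorname{cl}_{n_i}(T_i)$. Since $T_{k+1}=\emptyset$, the sets $\operatorname{up}_{n_i}(T_i)$ for $i\le k$ determine $T_k,T_{k-1},\dots,T_0=T$ in this order.

Let $n(j,k,i)=2^j3^k5^i$; this function is injective and $n(j,k,i)\ge3^k>k$. Given $X\subseteq\omega\times\mathrm{fin}(A)$, let $X^{j,k}=\{x\in[A]^k:(j,x)\in X\}$, let $X^{j,k}_0,\dots,X^{j,k}_k$ be the sequence \eqref{eq:errors} for $T=X^{j,k}$ and $n_i=n(j,k,i)$, and put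
\[
\Gamma(X)=\bigcup_{j,k\in\omega}\ \bigcup_{i\le k}\operatorname{up}_{n(j,k,i)}\bigl(X^{j,k}_i\bigr).
\]
Different triples $(j,k,i)$ use different levels, so $\Gamma(X)\cap[A]^{n(j,k,i)}=\operatorname{up}_{n(j,k,i)}(X^{j,k}_i)$. Hence $\Gamma(X)$ determines every $X^{j,k}$, and so $X$. Thus $\Gamma$ is an injection $P(\omega\times\mathrm{fin}(A))\to P(\mathrm{fin}(A))$, defined without any choice. In the other direction $Y\mapsto\{0\}\times Y$ is an injection, and Cantor--Bernstein finishes the proof.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:zf}]
Lemma~\ref{lem:lauchli} says that $2^{\aleph_0\cdot\mathrm{fin}(\mathfrak n)}=2^{\mathrm{fin}(\mathfrak n)}$.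

(1) Let $I$ be the set of infinite subsets of $A$. Then $P(A)$ is the disjoint union of $\mathrm{fin}(A)$ and $I$, so $2^{2^{\mathfrak n}}=2^{\mathrm{fin}(\mathfrak n)}\cdot2^{|I|}$. We have
\[
2^{\mathrm{fin}(\mathfrak n)}\cdot(2^{\mathrm{fin}(\mathfrak n)})^{\aleph_0}=2^{(1+\aleph_0)\cdot\mathrm{fin}(\mathfrak n)}=2^{\aleph_0\cdot\mathrm{fin}(\mathfrak n)}=2^{\mathrm{fin}(\mathfrak n)},
\]
and multiplying by $2^{|I|}$ gives the claim.

(2) Let $\mathfrak q=|P(A)/\mathrm{fin}(A)|$ and let $\rho(c)\in c$ be the representative of the class $c$. The map $(f,c)\mapsto f\mathbin{\triangle}\rho(c)$ is a bijection from $\mathrm{fin}(A)\times P(A)/\mathrm{fin}(A)$ onto $P(A)$; its inverse sends $x$ to $(x\mathbin{\triangle}\rho(c),c)$, where $c$ is the class of $x$. Hence $2^{\mathfrak n}=\mathrm{fin}(\mathfrak n)\cdot\mathfrak q$ and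
\[
(2^{2^{\mathfrak n}})^{\aleph_0}=(2^{\aleph_0\cdot\mathrm{fin}(\mathfrak n)})^{\mathfrak q}=(2^{\mathrm{fin}(\mathfrak n)})^{\mathfrak q}=2^{2^{\mathfrak n}} .
\]
If there are only finitely many classes, representatives exist because ZF proves choice for finite families.

(3) $(2^{2^{\mathfrak n}})^2=2^{2^{\mathfrak n}\cdot2}=2^{2^{\mathfrak n+1}}=2^{2^{\mathfrak n}}$.
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:zf}]
If $a_0,a_1,\dots$ are distinct elements of $A$ and $*\notin A$, then $*\mapsto a_0$, $a_i\mapsto a_{i+1}$, together with the identity elsewhere, is a bijection $A\cup\{*\}\to A$. So a Dedekind-infinite $\mathfrak n$ satisfies $\mathfrak n=\mathfrak n+1$ and is excluded by (3). If there is a system of representatives, then (2) gives $2^{2^{\mathfrak n}}\le(2^{2^{\mathfrak n}})^2\le(2^{2^{\mathfrak n}})^{\aleph_0}=2^{2^{\mathfrak n}}$.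
\end{proof}

The proof of (2) indicates where a counterexample can live. Each class $c\in P(A)/\mathrm{fin}(A)$ is a copy of $\mathrm{fin}(A)$, but only after a base point $\rho(c)$ has been chosen; the levels needed for the coding are then the values of $|x\mathbin{\triangle}\rho(c)|$. The class of finite sets and the class of cofinite sets have canonical base points, $\emptyset$ and $A$. A class of sets that are infinite and coinfinite has none. We shall build a model with many such classes, in which the members of a typical class are almost indistinguishable from one another.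

\section{Permutation models and the smallest case}\label{sec:idea}

\subsection*{Permutation models}
The theory ZFA is ZF modified to allow a set $A$ of \emph{urelements}: objects that have no elements and differ from $\emptyset$. (We reserve the word \emph{atom} for minimal nonzero elements of Boolean algebras.) From now on we work in a model $U$ of $\mathrm{ZFA}+\mathrm{AC}$ in which $A$ is countably infinite; the existence of such a model is consistent relative to ZF. Unless a model is named, all notions refer to $U$. In particular, for $x,x'\subseteq A$ the equation $|x|=|x'|$ means that both sets are infinite or both are finite of the same size.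

We recall the construction of permutation models; see \cite{Jech}. Every permutation $g$ of $A$ extends to an $\in$-automorphism of $U$ by the recursion $gX=\{gY:Y\in X\}$. It fixes every \emph{pure} set, that is, every set with no urelement in its transitive closure, such as a natural number. It commutes with the formation of ordered pairs, so for a function $F$ the set $gF$ is the function with $(gF)(gX)=g(F(X))$. In particular,
\begin{equation}\label{eq:equiv}
gF=F\text{ and }X\in\operatorname{dom}F\quad\Longrightarrow\quad gX\in\operatorname{dom}F\text{ and }F(gX)=gF(X).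
\end{equation}
Let $G$ be a group of permutations of $A$. A \emph{normal filter} on $G$ is a nonempty family $\mathcal F$ of subgroups of $G$ that is closed under passing to larger subgroups, under finite intersections and under conjugation by elements of $G$, and that contains the stabilizer of each $a\in A$. An object $X$ is \emph{symmetric} if $\{g\in G:gX=X\}\in\mathcal F$. The \emph{permutation model} $V$ is the class of hereditarily symmetric objects: it contains all urelements, and a set belongs to $V$ if and only if it is symmetric and all its elements belong to $V$. It is a transitive model of ZFA that contains $A$ and all pure sets. Statement \eqref{eq:equiv} is the tool for showing that a function is missing from $V$: a function in $V$ commutes with a large group.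

\subsection*{The objects of the construction}
Our model will be determined by two countable families. The first is a Boolean algebra $\mathcal B\subseteq P(A)$ that contains all finite sets; it will turn out to be $P(A)^V$. For $x\in\mathcal B$ let $[x]=\{y\in\mathcal B:x\mathbin{\triangle}y\text{ is finite}\}$, and let $Q=\{[x]:x\in\mathcal B\}$ be the quotient Boolean algebra, with $0=[\emptyset]$, $1=[A]$, operations $\wedge,\vee,\neg$, and $d-b=d\wedge\neg b$. By Theorem~\ref{thm:zf}(2) the algebra $Q$ must be infinite; we shall take it atomless. The second family $\mathcal S$ consists of functions $s:Q\to\omega$, which we call \emph{colorings}; it is closed under changing finitely many values. The colorings are there to supply subsets of $\mathcal B\times r$ on which to test a purported injection. The group $G$ consists of the permutations that preserve $\mathcal B$ and $\mathcal S$. Such a $g$ acts on $Q$ as a Boolean automorphism by $g[x]=[gx]$, and on colorings by $(gs)(gc)=s(c)$.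

\subsection*{The case $r=2$, $l=1$, with full symmetry}
Suppose $g\in G$ satisfies $gx=x'$ and $gs=s'$, where $[x]=[x']$. Then $|x|=|x'|$ and $|A\setminus x|=|A\setminus x'|$, and $g$ fixes the elements $0,1,[x],\neg[x]$ of $Q$, so that $s$ and $s'$ agree on them. Assume for the moment that these necessary conditions are also sufficient:
\begin{itemize}
\item[(H)] if $x,x'\in\mathcal B$ and $s,s'\in\mathcal S$ satisfy $[x]=[x']$, $|x|=|x'|$, $|A\setminus x|=|A\setminus x'|$, and $s,s'$ agree on $\{0,1,[x],\neg[x]\}$, then some $g\in G$ has $gx=x'$ and $gs=s'$.
\end{itemize}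
Assume also that $P(A)^V=\mathcal B$ and $\mathcal S\subseteq V$. We show that $V$ contains no injection $F:P(\mathcal B\times2)^V\to P(\mathcal B)^V$ that is fixed by all of $G$.

Let $\theta(0),\dots,\theta(3)$ be the four subsets of $\{0,1\}$, and $\theta(n)=\emptyset$ for $n\ge4$. A coloring $s\in\mathcal S$ defines the set
\[
X_s=\{(x,i)\in\mathcal B\times2:\ i\in\theta(s([x]))\};
\]
the color of a class decides which of its two copies are included. We have $gX_s=X_{gs}$, so $X_s\in V$ and $gF(X_s)=F(X_{gs})$ by \eqref{eq:equiv}. Fix $s\in\mathcal S$ and a class $c\ne0,1$. For each of the $16$ functions $h:\{c,\neg c\}\to\{0,1,2,3\}$ let $s_h\in\mathcal S$ agree with $h$ on $\{c,\neg c\}$ and with $s$ elsewhere. The $16$ sets $X_{s_h}$ are distinct. Consider their images.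

If $[x]\notin\{c,\neg c\}$, then $\{0,1,[x],\neg[x]\}$ is disjoint from $\{c,\neg c\}$, so for any $h,h'$ property (H) provides $g$ with $gx=x$ and $gs_h=s_{h'}$. Then $x\in F(X_{s_h})$ if and only if $x=gx\in gF(X_{s_h})=F(X_{s_{h'}})$. Outside the two classes $c$ and $\neg c$, all $16$ images coincide.

If $x,x'\in c$, then both sets are infinite and coinfinite, so (H) provides $g$ with $gx=x'$ and $gs_h=s_h$. Hence $F(X_{s_h})$ contains both of $x,x'$ or neither: it contains the class $c$ or is disjoint from it. The same argument applies to $\neg c$.

So there are at most $4$ images for $16$ inputs, and $F$ is not injective.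

Two features of this argument deserve attention. First, the coloring has to be varied on both $c$ and $\neg c$. Varying it on $c$ alone gives $4$ inputs against $4$ possible outputs, and no contradiction is to be expected, for $(x,0)\mapsto x$, $(x,1)\mapsto A\setminus x$ is a bijection of $c\times2$ onto $c\cup\neg c$ that commutes with $G$. Second, the background coloring $s$ cannot be simple. If $s$ is the constant $0$, then $s_h$ with $h\equiv0$ is fixed by every $g$ and cannot be moved to another $s_{h'}$. Then (H) fails, and nothing prevents $F$ from recording $h$ somewhere else, for instance on the finite sets, where Lemma~\ref{lem:lauchli} provides ample room. Property (H) requires a finite change of $s$ to be invisible from every $x$ whose class is not involved, and this is achieved by a coloring so generic that every finite pattern of colors occurs everywhere in $Q$.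

In general $F$ is fixed only by the permutations that fix a finite support, which consists of finitely many members of $\mathcal B$ and of $\mathcal S$. We need a version of (H) relative to such supports (Lemma~\ref{lem:homog}) and a correspondingly finer count (Proposition~\ref{prop:main}).

\section{The algebra and the generic colorings}\label{sec:colorings}

Using a bijection in $U$, identify $A$ with the set of rational numbers in $[0,1)$, and let $[a,b)$ denote the set of rational points of that interval. Let $\mathcal B$ consist of all sets $u\mathbin{\triangle}f$, where $u$ is a finite union of intervals $[a,b)$ with rational endpoints $0\le a<b\le1$ and $f\subseteq A$ is finite. The finite unions of intervals form a Boolean algebra of subsets of $A$, and a Boolean combination of sets $u_i\mathbin{\triangle}f_i$ differs from the same combination of the $u_i$ only inside $\bigcup_if_i$. So $\mathcal B$ is a countable subalgebra of $P(A)$ that contains all finite sets. Every infinite member $x=u\mathbin{\triangle}f$ splits into two infinite members: $u$ contains some $[a,b)$, and with $a'=(a+b)/2$ the sets $x\cap[a,a')\supseteq[a,a')\setminus f$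 and $x\setminus[a,a')\supseteq[a',b)\setminus f$ are infinite. Therefore $Q$ is a countable \emph{atomless} Boolean algebra: for every $d>0$ there is $d'$ with $0<d'<d$. Iterating, we see that infinitely many elements lie below each $d>0$. These are the only properties of $\mathcal B$ that we use.

We recall two facts on finite Boolean algebras. Every element is the join of the atoms below it, so isomorphisms of finite algebras correspond to bijections between their atoms. If $D$ is a finite subalgebra of a Boolean algebra and $b$ is a further element, then the atoms of the subalgebra $D\langle b\rangle$ generated by $D\cup\{b\}$ are the nonzero elements among $d\wedge b$ and $d-b$, for $d$ an atom of $D$. We say that $b$ \emph{splits} $d$ if $0<d\wedge b<d$.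

The next lemma makes ``every finite pattern occurs everywhere'' precise. It is formulated as the one-step extension needed in a back-and-forth argument: an isomorphism of finite subalgebras can be extended to one more element so that the new elements receive prescribed colors under finitely many colorings simultaneously. We need infinitely many colorings because the support of a function $F$ may contain some of them, and a fresh one must be available for testing $F$.

\begin{lemma}\label{lem:generic}
There are colorings $t_j:Q\to\omega$ $(j\in\omega)$ with the following property. Let $\pi:D_0\to D_1$ be an isomorphism of finite subalgebras of $Q$, let $b\in Q$, let $Z\subseteq Q$ and $J\subseteq\omega$ be finite, and let $u_j:D_0\langle b\rangle\to\omega$ for $j\in J$. Then $\pi$ extends to a Boolean embedding $\psi:D_0\langle b\rangle\to Q$ such that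
\[
\psi(d)\notin Z\quad\text{and}\quad t_j(\psi(d))=u_j(d)\qquad\text{for all }d\in D_0\langle b\rangle\setminus D_0\text{ and }j\in J .
\]
\end{lemma}

\begin{proof}
We first ignore the colors and show that for all $\pi,b$ and all finite $Z$ there is an embedding $\psi\supseteq\pi$ that maps $D_0\langle b\rangle\setminus D_0$ into $Q\setminus Z$. For each atom $d$ of $D_0$ define $y_d\le\pi(d)$ as follows. If $d\wedge b=0$ let $y_d=0$, and if $d\wedge b=d$ let $y_d=\pi(d)$. If $b$ splits $d$, choose $y_d$ with $0<y_d<\pi(d)$ such that neither $y_d$ nor $\pi(d)-y_d$ lies in $\{z\wedge\pi(d):z\in Z\}$; this excludes finitely many of the infinitely many elements below $\pi(d)$. Let $b^*$ be the join of the $y_d$. The assignment $d\wedge b\mapsto y_d$, $d-b\mapsto\pi(d)-y_d$ sends zero elements to zero and is a bijection between the atoms of $D_0\langle b\rangle$ and those of $D_1\langle b^*\rangle$. It induces an isomorphism $\psi$ of these algebras, which extends $\pi$ because $\psi(d)=y_d\vee(\pi(d)-y_d)=\pi(d)$ for atoms $d$ of $D_0$. Now let $v\in D_0\langle b\rangle\setminus D_0$. For every atom $d$ of $D_0$ we have $v\wedge d\in\{0,\,d\wedge b,\,d-b,\,d\}$,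 and since $v\notin D_0$ there is $d$ with $v\wedge d\notin\{0,d\}$. This $d$ is split by $b$, and $\psi(v)\wedge\pi(d)\in\{y_d,\pi(d)-y_d\}$. By the choice of $y_d$, $\psi(v)\notin Z$.

Since $Q$ is countable, there are only countably many data $(\pi,b,Z,J,(u_j)_{j\in J})$; list them as $\sigma_0,\sigma_1,\dots$, and list $\omega\times Q$ as $w_0,w_1,\dots$. We construct finite partial functions $\emptyset=\tau_0\subseteq\tau_1\subseteq\cdots$ from $\omega\times Q$ to $\omega$. Given $\tau_n$ and $\sigma_n=(\pi,b,Z,J,(u_j))$, apply the first paragraph with the finite set $Z\cup\{c:(j,c)\in\operatorname{dom}\tau_n\text{ for some }j\}$ in place of $Z$, and obtain $\psi$. The pairs $(j,\psi(d))$ with $j\in J$ and $d\in D_0\langle b\rangle\setminus D_0$ are distinct and outside $\operatorname{dom}\tau_n$, so we may extend $\tau_n$ by $(j,\psi(d))\mapsto u_j(d)$. If $w_n$ is not yet in the domain, assign it the value $0$. The result is $\tau_{n+1}$. Then $\tau=\bigcup_n\tau_n$ is defined on all of $\omega\times Q$, and $t_j(c)=\tau(j,c)$ is as required, the datum $\sigma_n$ having been served at stage $n$.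
\end{proof}

For colorings $s,s'$ write $s\approx s'$ if they differ at only finitely many points. A set of colorings is \emph{independent} if no two distinct members are $\approx$-equivalent. The set $\{t_j:j\in\omega\}$ is independent, with all $t_j$ distinct: for $j\ne j'$ and any finite $Z$, apply Lemma~\ref{lem:generic} with $\pi$ the identity of $\{0,1\}$, $b\notin\{0,1\}$, $u_j\equiv0$ and $u_{j'}\equiv1$; then $t_j$ and $t_{j'}$ differ at $\psi(b)\notin Z$. Let
\[
\mathcal S=\{s:Q\to\omega\ :\ s\approx t_j\text{ for some }j\}.
\]
This family is countable, closed under $\approx$, and has infinitely many $\approx$-classes. The set $Z$ in Lemma~\ref{lem:generic} allows us to pass from the $t_j$ to their finite modifications.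

\begin{lemma}\label{lem:ext}
Let $\pi:D_0\to D_1$ be an isomorphism of finite subalgebras of $Q$, let $b\in Q$, let $\mathcal S_1\subseteq\mathcal S$ be finite and independent, and let $u_s:D_0\langle b\rangle\to\omega$ for $s\in\mathcal S_1$. Then $\pi$ extends to an embedding $\psi:D_0\langle b\rangle\to Q$ with $s(\psi(d))=u_s(d)$ for all $d\in D_0\langle b\rangle\setminus D_0$ and $s\in\mathcal S_1$.
\end{lemma}

\begin{proof}
Each $s\in\mathcal S_1$ satisfies $s\approx t_{j(s)}$ for some $j(s)$, and the indices $j(s)$ are distinct by independence. Apply Lemma~\ref{lem:generic} with $u_{j(s)}=u_s$ and with $Z$ the finite set of points at which some $s\in\mathcal S_1$ differs from $t_{j(s)}$.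
\end{proof}

Independence cannot be dropped here: if $s\approx s'$ are distinct, the two colorings agree outside a finite set, so that only finitely many points can receive different prescribed colors.

\section{The model and its homogeneity}\label{sec:model}

Let
\[
G=\{g\in\mathrm{Sym}(A):\ g\mathcal B=\mathcal B\text{ and }g\mathcal S=\mathcal S\},
\]
and for finite $\Delta\subseteq\mathcal B\cup\mathcal S$ let $\mathrm{Fix}(\Delta)=\{g\in G:g\delta=\delta\text{ for all }\delta\in\Delta\}$. The subgroups of $G$ that contain some $\mathrm{Fix}(\Delta)$ form a normal filter, because $\mathrm{Fix}(\Delta)\cap\mathrm{Fix}(\Delta')=\mathrm{Fix}(\Delta\cup\Delta')$, $g\,\mathrm{Fix}(\Delta)g^{-1}=\mathrm{Fix}(g\Delta)$, and the stabilizer of $a\in A$ is $\mathrm{Fix}(\{\{a\}\})$. Let $V$ be the resulting permutation model. Each $x\in\mathcal B$ and its class $[x]$ are fixed by $\mathrm{Fix}(\{x\})$, each $s\in\mathcal S$ is fixed by $\mathrm{Fix}(\{s\})$, and $\mathcal B,Q,\mathcal S$ are fixed by $G$. Working upward from the urelements, we see that all these objects belong to $V$.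

A permutation that fixes two colorings $s\approx s_0$ must preserve the finite set of classes on which they differ. It is convenient to move this hidden information from the colorings into the algebra, so that Lemma~\ref{lem:ext} becomes applicable.

\begin{definition}\label{def:good}
A \emph{good support} of $X$ is a pair $(\mathcal B_0,\mathcal S_0)$ such that $\mathcal B_0$ is a finite subalgebra of $\mathcal B$ each of whose atoms is an infinite set or a singleton, $\mathcal S_0\subseteq\mathcal S$ is finite and independent, and $gX=X$ for all $g\in\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)$.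
\end{definition}

\begin{lemma}\label{lem:good}
Every element of $V$ has a good support.
\end{lemma}

\begin{proof}
Let $X$ be fixed by $\mathrm{Fix}(\Delta)$. Let $\mathcal S_0\subseteq\Delta\cap\mathcal S$ contain exactly one member of each $\approx$-class that meets $\Delta$. For $s\in\Delta\cap\mathcal S$ let $s_0\in\mathcal S_0$ satisfy $s\approx s_0$, let $Z_s=\{c:s(c)\ne s_0(c)\}$, and choose a member of $\mathcal B$ from each class $c\in Z_s$. Let $\mathcal B_0'$ be the finite algebra generated by all chosen sets and by $\Delta\cap\mathcal B$, and let $\mathcal B_0$ be generated by $\mathcal B_0'$ and the singletons contained in finite atoms of $\mathcal B_0'$. The atoms of $\mathcal B_0$ are these singletons and the infinite atoms of $\mathcal B_0'$.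

It remains to see that each $g\in\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)$ fixes each $s\in\Delta\cap\mathcal S$. Such $g$ fixes $s_0$ and every $c\in Z_s$. Outside $gZ_s=Z_s$ the coloring $gs$ agrees with $gs_0=s_0$ and hence with $s$. For $c\in Z_s$ we have $(gs)(c)=(gs)(gc)=s(c)$. So $gs=s$, and $\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)\subseteq\mathrm{Fix}(\Delta)$.
\end{proof}

We now describe the finite approximations to elements of $G$. An isomorphism $p:\mathcal B_0\to\mathcal B_1$ of finite subalgebras of $\mathcal B$ is \emph{size-preserving} if $|p(x)|=|x|$ for all $x\in\mathcal B_0$; it suffices to require this for atoms $x$, since every element is a disjoint union of atoms. Let $D_0,D_1$ be the images of $\mathcal B_0,\mathcal B_1$ in $Q$. Since $x\mathbin{\triangle}y$ is finite exactly when $p(x)\mathbin{\triangle}p(y)=p(x\mathbin{\triangle}y)$ is finite, $\bar p([x])=[p(x)]$ defines an isomorphism $\bar p:D_0\to D_1$.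

\begin{definition}\label{def:match}
A \emph{match} is a pair $(p,q)$, where $p:\mathcal B_0\to\mathcal B_1$ is a size-preserving isomorphism of finite subalgebras of $\mathcal B$ and $q:\mathcal S_0\to\mathcal S_1$ is a bijection of finite independent subsets of $\mathcal S$, such that
\begin{equation}\label{eq:match}
q(s)(\bar p(c))=s(c)\qquad\text{for all }s\in\mathcal S_0\text{ and }c\in D_0 .
\end{equation}
\end{definition}

The inverse $(p^{-1},q^{-1})$ of a match is a match. Property (H) is the special case of the next lemma in which $\mathcal B_0=\{\emptyset,x,A\setminus x,A\}$ and $\mathcal S_0=\{s\}$.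

\begin{lemma}[Homogeneity]\label{lem:homog}
For every match $(p,q)$ there is $g\in G$ with $gx=p(x)$ for all $x\in\operatorname{dom}p$ and $gs=q(s)$ for all $s\in\operatorname{dom}q$.
\end{lemma}

\begin{proof}
We use the notation of Definition~\ref{def:match}, and first show that a match can be extended in two ways.

\emph{(a) Any $x\in\mathcal B$ can be added to $\operatorname{dom}p$.} The class of the image of $x$ has to be chosen so that \eqref{eq:match} holds for the new classes; the image itself has to be chosen in that class so that sizes are preserved. Apply Lemma~\ref{lem:ext} with $\pi=\bar p$, $b=[x]$ and $u_{q(s)}=s|_{D_0\langle[x]\rangle}$ for $s\in\mathcal S_0$. The embedding $\psi\supseteq\bar p$ that we obtain satisfies $q(s)(\psi(d))=s(d)$ for all $s\in\mathcal S_0$ and all $d\in D_0\langle[x]\rangle$: by \eqref{eq:match} if $d\in D_0$, and by the lemma otherwise. Put $b^*=\psi([x])$; then $b^*\wedge[p(y)]=\psi([x]\wedge[y])$ for $y\in\mathcal B_0$. For each atom $y$ of $\mathcal B_0$ we choose a set $z_y\subseteq p(y)$ in $\mathcal B$ with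
\begin{equation}\label{eq:zy}
|z_y|=|y\cap x|,\qquad|p(y)\setminus z_y|=|y\setminus x|,\qquad[z_y]=b^*\wedge[p(y)].
\end{equation}
\begin{itemize}
\item If $y\cap x$ is finite, let $z_y$ be any subset of $p(y)$ with $|y\cap x|$ elements, which exists as $|p(y)|=|y|$. Removing the same finite number of points from $y$ and from $p(y)$ leaves sets of equal size. Also $[x]\wedge[y]=0$, so $b^*\wedge[p(y)]=0=[z_y]$.
\item If $y\cap x$ is infinite and $y\setminus x$ is finite, let $z_y$ be the infinite set $p(y)$ with $|y\setminus x|$ points removed. Here $[x]\wedge[y]=[y]$, so $b^*\wedge[p(y)]=[p(y)]=[z_y]$.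
\item If both sets are infinite, then $0<[x]\wedge[y]<[y]$, so $0<b^*\wedge[p(y)]<[p(y)]$. Let $z_y=z\cap p(y)$ for some $z\in b^*$. Then $[z_y]=b^*\wedge[p(y)]$, and the two strict inequalities say that $z_y$ and $p(y)\setminus z_y$ are infinite.
\end{itemize}
Let $x^*=\bigcup_yz_y\in\mathcal B$. Taking the join of the last equation in \eqref{eq:zy} over all $y$ gives $[x^*]=b^*$. By the first two equations, $y\cap x\mapsto z_y$, $y\setminus x\mapsto p(y)\setminus z_y$ sends empty sets to empty sets and is a size-preserving bijection from the atoms of $\mathcal B_0\langle x\rangle$ to those of $\mathcal B_1\langle x^*\rangle$. It defines a size-preserving isomorphism $p'\supseteq p$ with $p'(x)=x^*$. The induced map $\overline{p'}$ and $\psi$ both extend $\bar p$ and send $[x]$ to $b^*$, so they agree on $D_0\langle[x]\rangle$. Hence $(p',q)$ is a match.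

\emph{(b) Any $s\in\mathcal S$ that is $\approx$-equivalent to no member of $\mathcal S_0$ can be added to $\operatorname{dom}q$.} Since $\mathcal S$ has infinitely many classes, some $t_j$ is equivalent to no member of $\mathcal S_1$. Change $t_j$ on the finite set $D_1$ to obtain $s^*$ with $s^*(\bar p(c))=s(c)$ for $c\in D_0$. Then $s^*\in\mathcal S$, the set $\mathcal S_1\cup\{s^*\}$ is independent, and $(p,q\cup\{(s,s^*)\})$ is a match.

Applied to the inverse match, (a) and (b) extend the ranges of $p$ and $q$. List $\mathcal B=\{x_n:n\in\omega\}$ and $\mathcal S=\{s_n:n\in\omega\}$, and build an increasing sequence of matches starting with $(p,q)$. At stage $n$, add $x_n$ to the domain and to the range of the first component; add $s_n$ to the domain of the second component unless it is equivalent to a member of that domain; and add $s_n$ to the range of the second component unless it is equivalent to a member of that range. The unions are a size-preserving automorphism $p_\infty$ of $\mathcal B$ and a bijection $q_\infty$ whose domain and range are subsets of $\mathcal S$ meeting every $\approx$-class of $\mathcal S$. Equation \eqref{eq:match}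 holds for all $s\in\operatorname{dom}q_\infty$ and all $c\in Q$, since any such pair is covered at some stage.

As $p_\infty$ permutes the singletons, $\{ga\}=p_\infty(\{a\})$ defines a permutation $g$ of $A$. For $x\in\mathcal B$ we have $a\in x\iff\{a\}\subseteq x\iff\{ga\}\subseteq p_\infty(x)$, so $gx=p_\infty(x)$. Thus $g\mathcal B=\mathcal B$, and $g$ acts on $Q$ as $\overline{p_\infty}$. For $s\in\operatorname{dom}q_\infty$, equation \eqref{eq:match} reads $q_\infty(s)(gc)=s(c)$ for all $c$, that is, $gs=q_\infty(s)$. Finally, $g$ preserves $\approx$, because $gs$ and $gs'$ differ exactly on the image of the set where $s$ and $s'$ differ. Given $s\in\mathcal S$, pick $s_0,s_1\in\operatorname{dom}q_\infty$ with $s\approx s_0$ and $s\approx q_\infty(s_1)$. Then $gs\approx q_\infty(s_0)\in\mathcal S$ and $g^{-1}s\approx s_1\in\mathcal S$, so $gs,g^{-1}s\in\mathcal S$. Hence $g\mathcal S=\mathcal S$ and $g\in G$.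
\end{proof}

Step (a) is where genericity of the colorings is used, and step (b) is where closure of $\mathcal S$ under finite changes and the infinity of its classes are used. As a first application we check that admitting colorings as supports creates no new subsets of $A$.

\begin{lemma}\label{lem:power}
$P(A)^V=\mathcal B$.
\end{lemma}

\begin{proof}
We know that $\mathcal B\subseteq V$. Let $X\subseteq A$ be in $V$, with good support $(\mathcal B_0,\mathcal S_0)$. Let $e$ be an infinite atom of $\mathcal B_0$ and $a,a'\in e$. The map $p:\mathcal B_0\langle\{a\}\rangle\to\mathcal B_0\langle\{a'\}\rangle$ given on atoms by $\{a\}\mapsto\{a'\}$, $e\setminus\{a\}\mapsto e\setminus\{a'\}$ and the identity on the other atoms is size-preserving and extends the identity of $\mathcal B_0$. Since $[\{a\}]=0$, the image of $\mathcal B_0\langle\{a\}\rangle$ in $Q$ is the image of $\mathcal B_0$, and $\bar p$ is the identity. So $(p,\mathrm{id}_{\mathcal S_0})$ is a match, and Lemma~\ref{lem:homog} gives $g\in\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)$ with $ga=a'$. From $gX=X$ we get $a\in X\iff a'\in X$. Thus $X$ contains $e$ or is disjoint from it.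 The other atoms of $\mathcal B_0$ are singletons, so $X$ is a union of atoms of $\mathcal B_0$, and $X\in\mathcal B_0$.
\end{proof}

\section{The counting argument}\label{sec:count}

\begin{proposition}\label{prop:main}
In $V$, for natural numbers $r>l$ there is no injection $P(P(A)\times r)\to P(P(A)\times l)$.
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:power} we have to exclude an injection $F\in V$ from $P(\mathcal B\times r)^V$ to $P(\mathcal B\times l)^V$. Let $(\mathcal B_0,\mathcal S_0)$ be a good support of such an $F$, and $H=\mathrm{Fix}(\mathcal B_0\cup\mathcal S_0)$. Let $E\subseteq A$ be the union of the finite atoms of $\mathcal B_0$, so that these atoms are the singletons $\{a\}$, $a\in E$, and let $m=|E|$. Let $e_1,\dots,e_k$ be the infinite atoms; $k\ge1$ because $A$ is infinite. The classes $\epsilon_i=[e_i]$ are the atoms of the image of $\mathcal B_0$ in $Q$; they are pairwise disjoint with join $1$. For $x\in\mathcal B$ let $D_x$ be the image of $\mathcal B_0\langle x\rangle$ in $Q$, that is, the algebra generated by $\epsilon_1,\dots,\epsilon_k,[x]$. Call $s\in\mathcal S$ \emph{fresh} if it is $\approx$-equivalent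 to no member of $\mathcal S_0$.

\medskip
\emph{Step 1: the test sets.} Elements of $H$ fix $E$ pointwise, so $F$ can distinguish members of a class by their traces on $E$. This multiplies the number of pieces on the output side by $2^m$, and the inputs must exploit the same distinction in order to keep up. Let $W=P(E)\times r$, so $|W|=2^mr$, and let $\nu=2^{2^mr}$. Fix a bijection $\theta:\{0,\dots,\nu-1\}\to P(W)$ and put $\theta(n)=\emptyset$ for $n\ge\nu$. For $s\in\mathcal S$ let
\[
X_s=\{(x,i)\in\mathcal B\times r:\ (x\cap E,\,i)\in\theta(s([x]))\}.
\]
If $g\in\mathrm{Fix}(\mathcal B_0)$, then $gx\cap E=g(x\cap E)=x\cap E$ and $(gs)([gx])=s([x])$, so $(x,i)\in X_s$ if and only if $(gx,i)\in X_{gs}$; that is, $gX_s=X_{gs}$. Hence $X_s$ is fixed by $\mathrm{Fix}(\mathcal B_0\cup\{s\})$ and belongs to $V$, and \eqref{eq:equiv} gives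
\begin{equation}\label{eq:FX}
gF(X_s)=F(X_{gs})\qquad(g\in H,\ s\in\mathcal S).
\end{equation}

\medskip
\emph{Step 2: locality.} \emph{Let $s,s'$ be fresh, and let $x,x'\in\mathcal B$ with $[x]=[x']$. Suppose that there is a size-preserving isomorphism $p:\mathcal B_0\langle x\rangle\to\mathcal B_0\langle x'\rangle$ that is the identity on $\mathcal B_0$ and sends $x$ to $x'$, and that $s$ and $s'$ agree on $D_x$. Then for all $i<l$,}
\[
(x,i)\in F(X_s)\iff(x',i)\in F(X_{s'}).
\]
Indeed, $\bar p$ fixes the generators $\epsilon_1,\dots,\epsilon_k,[x]$ of $D_x$, so it is the identity of $D_x$. The sets $\mathcal S_0\cup\{s\}$ and $\mathcal S_0\cup\{s'\}$ are independent, so $(p,\ \mathrm{id}_{\mathcal S_0}\cup\{(s,s')\})$ is a match. Lemma~\ref{lem:homog} gives $g\in H$ with $gx=x'$ and $gs=s'$. Then $g(x,i)=(x',i)$, and $gF(X_s)=F(X_{s'})$ by \eqref{eq:FX}.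

\medskip
\emph{Step 3: the set of classes to be recolored.} By Step 2, membership of $(x,i)$ in $F(X_s)$ depends only on the colors on $D_x$. If we recolor a set $C$ of classes, the output can change at every $x$ with $D_x\cap C\ne\emptyset$. For a fair count we want a finite $C$ that already contains the classes of all such $x$. Since $Q$ is atomless, there is $c\in Q$ that splits every $\epsilon_i$ (take the join of elements strictly between $0$ and $\epsilon_i$). Let
\[
C=\{c'\in Q:\ c'\wedge\epsilon_i\in\{\epsilon_i\wedge c,\ \epsilon_i-c\}\text{ for all }i\le k\}.
\]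
An element of $Q$ is determined by its meets with the $\epsilon_i$, and $\epsilon_i\wedge c\neq\epsilon_i-c$, so $|C|=2^k$. Every member of $C$ splits every $\epsilon_i$. For $k=1$ and $\epsilon_1=1$ this is the set $\{c,\neg c\}$ of Section~\ref{sec:idea}. We claim:
\begin{equation}\label{eq:closed}
D_x\cap C\ne\emptyset\quad\Longrightarrow\quad[x]\in C.
\end{equation}
Let $c'\in D_x\cap C$ and $i\le k$. As an element of $D_x$ below $\epsilon_i$, the element $c'\wedge\epsilon_i$ is one of $0$, $\epsilon_i\wedge[x]$, $\epsilon_i-[x]$, $\epsilon_i$, and it is neither $0$ nor $\epsilon_i$. So $\epsilon_i\wedge[x]$ equals $\epsilon_i\wedge c'$ or $\epsilon_i-c'$, and $\{\epsilon_i\wedge c',\epsilon_i-c'\}=\{\epsilon_i\wedge c,\epsilon_i-c\}$. Hence $[x]\in C$.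

\medskip
\emph{Step 4: many inputs.} Fix a fresh $s$. For $h:C\to\{0,\dots,\nu-1\}$ let $s_h$ agree with $h$ on $C$ and with $s$ elsewhere. Then $s_h\approx s$, so $s_h\in\mathcal S$ and $s_h$ is fresh. The sets $X_{s_h}$ are pairwise distinct. For if $h\ne h'$, take $c'\in C$ with $h(c')\ne h'(c')$ and $(w,i)\in\theta(h(c'))\mathbin{\triangle}\theta(h'(c'))$. Changing a member of $c'$ on the finite set $E$, we find $x\in c'$ with $x\cap E=w$, and then $(x,i)$ lies in exactly one of $X_{s_h}$, $X_{s_{h'}}$. So the number of inputs is
\[
\nu^{\,2^k}=2^{2^{k+m}r}.
\]

\medskip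
\emph{Step 5: few outputs.} Let $[x]\notin C$ and $i<l$. By \eqref{eq:closed}, all $s_h$ agree on $D_x$. Step 2 with $x'=x$ and $p$ the identity shows that the truth value of $(x,i)\in F(X_{s_h})$ does not depend on $h$.

Now let $[x]=[x']\in C$ and $x\cap E=x'\cap E$. Since $[x]$ splits each $\epsilon_j$, the sets $e_j\cap x$, $e_j\setminus x$, $e_j\cap x'$, $e_j\setminus x'$ are all infinite. The atoms of $\mathcal B_0\langle x\rangle$ are the sets $e_j\cap x$, $e_j\setminus x$ and $\{a\}$ for $a\in E$, and likewise for $x'$. The map
\[
e_j\cap x\mapsto e_j\cap x',\qquad e_j\setminus x\mapsto e_j\setminus x',\qquad\{a\}\mapsto\{a\}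
\]
defines a size-preserving isomorphism $p$ that is the identity on $\mathcal B_0$ and sends $x=(x\cap E)\cup\bigcup_j(e_j\cap x)$ to $x'$. Step 2 with $s_h$ in both roles gives $(x,i)\in F(X_{s_h})\iff(x',i)\in F(X_{s_h})$ for $i<l$. So the part of $F(X_{s_h})$ inside $\{(x,i):[x]\in C,\ i<l\}$ is a union of pieces
\[
\{(x,i):[x]=c',\ x\cap E=w\}\qquad(c'\in C,\ w\subseteq E,\ i<l),
\]
of which there are $2^k\cdot2^m\cdot l$. Altogether the sets $F(X_{s_h})$ take at most $2^{2^{k+m}l}$ different values.

Since $r>l$, we have $2^{2^{k+m}r}>2^{2^{k+m}l}$. Steps 4 and 5 then contradict the injectivity of $F$.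
\end{proof}

The hypothesis $r>l$ enters only in the last line. The other choices in the proof are forced in the following sense. If $[x]$ failed to split some $\epsilon_j$, then one of $|e_j\cap x|$, $|e_j\setminus x|$ would be a finite number preserved by $H$ and unbounded on the class, so the class would break into infinitely many pieces and Step 5 would give no bound; these numbers are the levels of Section~\ref{sec:zf}. If $s$ were equivalent to some $s_0\in\mathcal S_0$, an element of $H$ carrying $s_h$ to $s_{h'}$ would have to map the finite set where $s_h$ differs from $s_0$ onto the finite set where $s_{h'}$ differs from $s_0$, and these sets need not have the same size.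

\begin{remark}\label{rem:norep}
In accordance with Corollary~\ref{cor:zf}, $Q$ has no system of representatives in $V$, and this can be seen directly. Let $\rho\in V$ be one, with good support $(\mathcal B_0,\mathcal S_0)$, and use the notation of the proof above. Let $x=\rho(c)$ and $x'=x\setminus\{a\}$ with $a\in e_1\cap x$. For the isomorphism $p$ of Step 5 the map $\bar p$ is the identity, so $(p,\mathrm{id}_{\mathcal S_0})$ is a match and some $g\in H$ has $gx=x'$. But $gc=c$, so \eqref{eq:equiv} gives $x'=g\rho(c)=\rho(c)=x$, a contradiction.
\end{remark}

\section{Transfer to ZF}\label{sec:transfer}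

The statement proved in $V$ only concerns objects a bounded number of power sets above $A$, and such statements can be carried over to a model without urelements. Let $P^0(X)=X$, $P^{\beta+1}(X)=P^\beta(X)\cup P(P^\beta(X))$, and $P^\lambda(X)=\bigcup_{\beta<\lambda}P^\beta(X)$ for limit $\lambda$. We use the First Embedding Theorem of Jech and Sochor.

\begin{theorem}[{\cite[Theorem 6.1]{Jech}}]\label{thm:js}
Let $U$ be a model of $\mathrm{ZFA}+\mathrm{AC}$ with set of urelements $A$, let $V\subseteq U$ be a permutation model and let $\alpha$ be an ordinal. Then there are a symmetric model $N$ of ZF and a set $\tilde A\in N$ such that $(P^\alpha(A))^V$ and $(P^\alpha(\tilde A))^N$ are $\in$-isomorphic. The isomorphism $x\mapsto\tilde x$ sends $A$ bijectively onto $\tilde A$ and satisfies $\tilde x=\{\tilde y:y\in x\}$ for sets $x$.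
\end{theorem}

Here $N$ is a submodel of a generic extension of the class of pure sets of $U$, with the same ordinals as $U$; in particular $U$, $V$ and $N$ have the same natural numbers.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Apply Theorem~\ref{thm:js} to the model $V$ of Section~\ref{sec:model} with $\alpha=\omega$. Write $R_n=(P^n(A))^V$, $R=\bigcup_nR_n$, $R'_n=(P^n(\tilde A))^N$ and $R'=\bigcup_nR'_n$, so that $x\mapsto\tilde x$ is an $\in$-isomorphism of $R$ onto $R'$. A set $X\in V$ belongs to $R$ if and only if $X\subseteq R_n$ for some $n$. Consequently $R$ contains $A$ and all natural numbers, and if $X,Y\in R$ are sets, then $X\times Y$ and $P(X)^V$ are in $R$. From $\tilde x=\{\tilde y:y\in x\}$ we get $\tilde n=n$ for natural numbers by induction, $\widetilde{(x,y)}=(\tilde x,\tilde y)$, and $\widetilde{X\times Y}=\tilde X\times\tilde Y$. Induction on $n$ also shows that $x\in R_n$ implies $\tilde x\in R'_n$: this holds for $n=0$, and if $x\subseteq R_n$ then $\tilde x\in N$ is a subset of $R'_n$.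

The essential point is that $N$ adds no subsets:
\begin{equation}\label{eq:subsets}
\text{if $X\in R$ is a set, $Y\in N$ and $Y\subseteq\tilde X$, then $Y=\tilde x$ for some $x\in P(X)^V$.}
\end{equation}
If $Y=\emptyset$, take $x=\emptyset$. Otherwise choose $n$ with $X\subseteq R_n$. Then $Y\subseteq\tilde X\subseteq R'_n$, so $Y\in R'_{n+1}$ and $Y=\tilde x$ for some $x\in R$. An element of $Y$ has the form $\tilde y$ with $y\in X$, and $\tilde y\in\tilde x$ implies $y\in x$; so $x$ is a set, not an urelement. For every $y\in x$ we have $\tilde y\in Y\subseteq\tilde X$, hence $y\in X$. This proves \eqref{eq:subsets}.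

By \eqref{eq:subsets}, $\widetilde{P(X)^V}=P(\tilde X)^N$ for sets $X\in R$. Using this twice, we see that for the set $Y_r=P(P(A)\times r)^V\in R$ the image $\widetilde{Y_r}$ is $P(P(\tilde A)\times r)^N$. Moreover, let $X,Y\in R$ be sets and let $f\in N$ be an injection $\tilde X\to\tilde Y$. Then $f\subseteq\widetilde{X\times Y}$, so $f=\tilde F$ for some $F\subseteq X\times Y$ in $V$, and $(x,y)\in F\iff(\tilde x,\tilde y)\in f$. Since the map $x\mapsto\tilde x$ restricts to bijections $X\to\tilde X$ and $Y\to\tilde Y$, the relation $F$ is an injection $X\to Y$ in $V$.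

There is no injection of $A$ into a natural number $n$ in $V$, because there is none in $U\supseteq V$. So there is no injection of $\tilde A$ into $\tilde n=n$ in $N$, and $\mathfrak n=|\tilde A|$ is infinite in $N$. By Proposition~\ref{prop:main} there is no injection $Y_r\to Y_l$ in $V$ for $r>l$. So there is no injection $P(P(\tilde A)\times r)\to P(P(\tilde A)\times l)$ in $N$. Since $|P(P(\tilde A)\times r)|=2^{2^{\mathfrak n}\cdot r}=(2^{2^{\mathfrak n}})^r$, the model $N$ satisfies $(2^{2^{\mathfrak n}})^r\not\le(2^{2^{\mathfrak n}})^l$ for all natural numbers $r>l$.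
\end{proof}

\begin{thebibliography}{9}

\bibitem{Jech}
T.~Jech, \emph{The Axiom of Choice}.

\bibitem{MO}
\emph{A cardinal inequality for finiteness}, MathOverflow, question 471779,
\texttt{https://\allowbreak file-hippo.\allowbreak netlify.\allowbreak app/\allowbreak host-https-\allowbreak mathoverflow.net/\allowbreak questions/\allowbreak 471779/\allowbreak a-cardinal-\allowbreak inequality-\allowbreak for-finiteness}

\end{thebibliography}
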